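\title{Von Neumann algebras complemented in $B(H)$ are injective}

\begin{abstract}
We prove that a von Neumann algebra $M\subset B(H)$ that is the range of a bounded linear projection from $B(H)$, of any norm, is the range of a contractive one, that is, $M$ is injective. For properly infinite algebras this is a known result, which we quote; the case proved here is type $\mathrm{II}_1$. The proof averages the projection over a finite group of unitaries spanning a large matrix subalgebra of $M$, which turns a two-sided row and column inequality for bounded maps into one-sided estimates in the $2$-norm of a trace. We also prove a relative version for a semifinite von Neumann algebra contained in an arbitrary unital C*-algebra.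
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $H$ be a Hilbert space and let $M\subset B(H)$ be a von Neumann algebra. A \emph{projection of $B(H)$ onto $M$} is a linear map $P:B(H)\to M$ with $P(x)=x$ for all $x\in M$. The algebra $M$ is \emph{injective} if there is a contractive (norm one) projection of $B(H)$ onto $M$, and it is \emph{complemented} in $B(H)$ if there is a bounded one; no bound on $\|P\|$ is prescribed. An injective algebra is complemented. The question is whether the converse holds: is every von Neumann algebra that is complemented in $B(H)$ injective?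

The question is posed in \cite{MO}, where it is stated that ``it is not known whether complementability of a von Neumann subalgebra $M\subset B(H)$ by a bounded projection implies injectivity'', and where the positive answer is described as ``still a conjecture''. The following case is quoted there as known.

\begin{theorem}[quoted in \cite{MO}]\label{thm:known}
A properly infinite von Neumann algebra that is complemented in $B(H)$ by a bounded projection is injective.
\end{theorem}

For subspaces in place of subalgebras the answer is no, already in dimension three. Let $F$ be the space of diagonal matrices of trace zero in $M_3(\mathbb C)$. It is complemented, being finite dimensional. A projection onto $F$ restricts on the diagonal matrices $\ell^\infty_3$ to a map $x\mapsto x-(x_1+x_2+x_3)y$ with $y_1+y_2+y_3=1$, whose norm is $\max_i(|1-y_i|+2|y_i|)\ge 1+\max_i|y_i|\ge 4/3$. So a positive answer must come from the multiplication of $M$. The simplest algebras give no hint, because type I algebras, among them the finite-dimensional and the commutative ones, are all injective. Two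 features of the unitary group of $M$ suggest the answer yes. First, unitaries act isometrically on $B(H)$ by left and right multiplication, so $P$ can be averaged over finite groups of unitaries without increasing its norm and without changing it on $M$. Second, products of unitaries are unitaries, so an inequality that holds for all finite families of unitaries with a constant depending on $\|P\|$ can be applied to words of length $k$, and the constant disappears on taking $k$-th roots. The proof uses both.

\begin{theorem}\label{thm:A}
Let $M\subset B(H)$ be a von Neumann algebra and let $P:B(H)\to M$ be a bounded linear projection onto $M$. Then $M$ is injective.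
\end{theorem}

Thus a von Neumann algebra $M\subset B(H)$ is injective if and only if it is complemented in $B(H)$. The new part of Theorem~\ref{thm:A} is the type $\mathrm{II}_1$ case. The properly infinite part of $M$ is covered by Theorem~\ref{thm:known}, and the finite type I part by standard theory.

For semifinite algebras the ambient algebra $B(H)$ can be replaced by any C*-algebra.

\begin{theorem}\label{thm:B}
Let $M$ be a semifinite von Neumann algebra, contained as a unital $*$-subalgebra in an arbitrary unital C*-algebra $N$. If there is a bounded linear projection of $N$ onto $M$, then there is a contractive one.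
\end{theorem}

The proof of Theorem~\ref{thm:A} does not use Theorem~\ref{thm:B}, and the proof of Theorem~\ref{thm:B} does not use Theorem~\ref{thm:known}.

Section~\ref{sec:prelim} fixes notation and lists the standard facts. Section~\ref{sec:free} carries out the main argument by hand for the von Neumann algebra of a free group. The two ingredients seen there are proved in general in Sections~\ref{sec:onesided} and~\ref{sec:split}. Section~\ref{sec:A} combines them to produce a state on $B(H)$ that is invariant under the unitaries of $M$, and builds a contractive projection from such states. Section~\ref{sec:B} proves Theorem~\ref{thm:B}.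

\section{Conventions and standard facts}\label{sec:prelim}

Inner products are linear in the first variable. We write $U(M)$ for the unitary group and $Z(M)$ for the center of a von Neumann algebra $M$. Projections in the sense of maps are denoted by capital letters ($P,Q,E$), and projections in the sense of self-adjoint idempotent elements by lowercase letters ($e,p,q,z$). If $M$ is a unital $*$-subalgebra of a unital C*-algebra $N$, a state $\varphi$ on $N$ is \emph{$U(M)$-invariant} if $\varphi(uxu^*)=\varphi(x)$ for all $u\in U(M)$ and $x\in N$.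

\subsection*{Row, column and trace norms}
For a finite family $x=(x_1,\dots,x_n)$ in a C*-algebra $A$ put
\[
\|x\|_R=\Big\|\sum_i x_ix_i^*\Big\|^{1/2},\qquad \|x\|_C=\Big\|\sum_i x_i^*x_i\Big\|^{1/2}.
\]
We call $\sum x_ix_i^*$ the \emph{row sum} and $\sum x_i^*x_i$ the \emph{column sum} of $x$. The numbers $\|x\|_R$ and $\|x\|_C$ are the norms of the matrices in $M_n(A)$ that have $x$ as first row, respectively first column, and zeros elsewhere. Hence both are norms on families of length $n$, and both lie between $\max_i\|x_i\|$ and $\sqrt n\max_i\|x_i\|$. For a linear map $T$ we write $Tx=(Tx_i)$.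

If $\tau$ is a tracial state on $A$, that is, a state with $\tau(ab)=\tau(ba)$, put $\|a\|_2=\tau(a^*a)^{1/2}$ for $a\in A$ and $\|x\|_2=(\sum_i\|x_i\|_2^2)^{1/2}$ for a family. These are seminorms, and
\begin{equation}\label{eq:2norm}
\|x\|_2^2=\tau\Big(\sum_i x_ix_i^*\Big)=\tau\Big(\sum_i x_i^*x_i\Big)\le\min(\|x\|_R^2,\|x\|_C^2).
\end{equation}
For a family of $n$ unitaries all three quantities $\|x\|_R,\|x\|_C,\|x\|_2$ equal $\sqrt n$.

\subsection*{Types}
Projections $e,f\in M$ are \emph{equivalent} if $e=r^*r$ and $f=rr^*$ for some $r\in M$. A projection $e$ is \emph{finite} if it is not equivalent to a proper subprojection, and \emph{abelian} if $eMe$ is commutative. The algebra $M$ is \emph{finite} if $1$ is finite, \emph{properly infinite} if no nonzero central projection is finite, \emph{semifinite} if $1$ is the supremum of the finite projections, \emph{of type I} if every nonzero central projection majorizes a nonzero abelian projection, and \emph{of type $\mathrm{II}_1$} if it is finite and has no nonzero abelian projection. If $M$ is of type $\mathrm{II}_1$ and $z$ is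 a central projection, then $Mz$ is of type $\mathrm{II}_1$. We use the following standard facts.

\begin{itemize}
\item[(F1)] There are orthogonal central projections with $1=z_{\mathrm I}+z_{\mathrm{II}}+z_\infty$ such that $Mz_{\mathrm I}$ is finite of type I, $Mz_{\mathrm{II}}$ is of type $\mathrm{II}_1$, and $Mz_\infty$ is properly infinite; any of them may be $0$, and $z_\infty=0$ if $M$ is finite. The supremum of two finite projections is finite, and $eMe$ is finite if $e$ is a finite projection.
\item[(F2)] Type I von Neumann algebras are injective.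
\item[(F3)] If $M\neq0$ is of type $\mathrm{II}_1$, then for every $m$ the unit is a sum of $m$ equivalent orthogonal projections. Hence $M$ contains \emph{matrix units} $(e_{jk})_{j,k\le m}$: $e_{jk}^*=e_{kj}$, $e_{jk}e_{k'l}=\delta_{kk'}e_{jl}$, $\sum_je_{jj}=1$.
\item[(F4)] A finite von Neumann algebra $M$ has a center-valued trace, a positive linear map $\mathrm{ctr}:M\to Z(M)$ with $\mathrm{ctr}(ab)=\mathrm{ctr}(ba)$ that is the identity on $Z(M)$, and $\mathrm{ctr}(x)$ lies in the norm-closed convex hull of $\{uxu^*:u\in U(M)\}$ (Dixmier). In particular $M\ne0$ has a tracial state, namely the composition of $\mathrm{ctr}$ with a state of the center. Moreover $1$ is a sum of orthogonal central projections $z_k$ such that each $Mz_k$ is $\sigma$-finite and has a faithful normal tracial state.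
\item[(F5)] Let $\tau$ be a faithful normal tracial state on $M$. Then $\|a\|_1=\tau(|a|)$ is a norm on $M$, and the dual of the completion $L^1(M,\tau)$ is $M$: if $\psi$ is a linear functional on $M$ with $|\psi(a)|\le K\tau(|a|)$ for all $a$, there is a unique $b\in M$ with $\psi(a)=\tau(ba)$ for all $a\in M$, and $\|b\|\le K$. The completion of $M$ for $\|\cdot\|_2$ is the Hilbert space $L^2(M,\tau)$.
\end{itemize}

\subsection*{Limits}
The state space of a unital C*-algebra is weak* compact, and norm-closed balls of a von Neumann algebra are $\sigma$-weakly compact. An ultrafilter on a directed set \emph{refines} it if it contains every tail $\{j: j\ge i\}$. A bounded net in a von Neumann algebra has a $\sigma$-weak limit along such an ultrafilter; this limit depends linearly on the net, and it equals the ordinary $\sigma$-weak limit when that exists.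

\subsection*{Corners and direct sums}
The type decomposition is usable because both the hypothesis and the conclusion pass between $M$ and its summands.

\begin{lemma}\label{lem:corner}
Let $M$ be a von Neumann algebra contained as a unital $*$-subalgebra in a unital C*-algebra $N$.
\begin{itemize}
\item[(a)] If $P$ is a bounded projection of $N$ onto $M$ and $e\in M$ is a projection, then $x\mapsto eP(x)e$ is a projection of $eNe$ onto $eMe$ of norm at most $\|P\|$.
\item[(b)] If $(z_k)$ are orthogonal central projections of $M$ with sum $1$ and $E_k$ is a contractive projection of $z_kNz_k$ onto $Mz_k$ for each $k$, then there is a contractive projection of $N$ onto $M$.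
\end{itemize}
\end{lemma}

\begin{proof}
(a) The map takes values in $eMe$, and for $x\in eMe$ we have $eP(x)e=exe=x$.

(b) For $x\in N$ the elements $E_k(z_kxz_k)\in Mz_k$ have norm at most $\|x\|$. Since the $z_k$ are orthogonal and central, the series $E(x)=\sum_kE_k(z_kxz_k)$ converges $\sigma$-weakly in $M$ and $\|E(x)\|\le\|x\|$. The map $E$ is linear, and $E(x)=\sum_kxz_k=x$ for $x\in M$.
\end{proof}

In Theorem~\ref{thm:A} we may assume that $M\neq0$ and that the unit $e$ of $M$ is the identity of $H$. Indeed, $M\subset eB(H)e=B(eH)$, the restriction of $P$ to $B(eH)$ is a bounded projection onto $M$, and if $E$ is a contractive projection of $B(eH)$ onto $M$, then $x\mapsto E(exe)$ is a contractive projection of $B(H)$ onto $M$.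

\section{A test case: the free group}\label{sec:free}

The whole mechanism of the proof is visible in one algebra for which every object is explicit. Let $\Gamma$ be the free group on generators $g_1,g_2,\dots$, let $H=\ell^2(\Gamma)$, let $\lambda(g)\delta_h=\delta_{gh}$, and let $M$ be the von Neumann algebra generated by $\lambda(\Gamma)$, with the tracial state $\tau(x)=\langle x\delta_1,\delta_1\rangle$, where $1$ is the empty word. It is a textbook fact that $M$ is of type $\mathrm{II}_1$, because every conjugacy class of $\Gamma$ other than $\{1\}$ is infinite. We show that $M$ is not complemented in $B(H)$. Suppose that $P$ is a projection of $B(H)$ onto $M$ with $\|P\|\le\kappa$, fix $n\ge2$, and put $u_i=\lambda(g_i)$ for $i\le n$.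

\subsection*{A cheap splitting in $B(H)$}
Let $p_i^+$ and $p_i^-$ be the orthogonal projections onto the closed spans of the $\delta_h$ with $h$ a reduced word beginning with $g_i$, respectively $g_i^{-1}$. These $2n$ projections are mutually orthogonal. Left multiplication by $g_i$ maps the words that do not begin with $g_i^{-1}$ bijectively onto the words that begin with $g_i$, so $u_i(1-p_i^-)u_i^*=p_i^+$. Put $v_i=u_i(1-p_i^-)$ and $w_i=u_ip_i^-$. Then $u_i=v_i+w_i$ and
\[
v_iv_i^*=p_i^+,\qquad v_i^*v_i=1-p_i^-,\qquad w_i^*w_i=p_i^-,\qquad w_iw_i^*=1-p_i^+ .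
\]
Hence $\|v\|_R=1$ and $\|w\|_C=1$, while $\|v\|_C=\|w\|_R=\sqrt n$ because all $1-p_i^\pm$ fix $\delta_1$. No such splitting exists inside $M$: if $u_i=v_i'+w_i'$ with $v'_i,w'_i\in M$, then \eqref{eq:2norm} gives $\sqrt n=\|u\|_2\le\|v'\|_R+\|w'\|_C$. The projection $P$ carries the splitting into $M$: $u_i=Pv_i+Pw_i$, so
\begin{equation}\label{eq:free}
\sqrt n\le\|Pv\|_2+\|Pw\|_2 .
\end{equation}
A contradiction follows if $\|Pv\|_2$ is controlled by $\|v\|_R$ alone and $\|Pw\|_2$ by $\|w\|_C$ alone.

\subsection*{The difficulty}
What boundedness gives is the two-sided inequality of Lemma~\ref{lem:HP} below: the row and column norms of $Px$ are at most $\sqrt2\,\kappa\max(\|x\|_R,\|x\|_C)$. For $x=v$ the maximum is $\sqrt n$, and \eqref{eq:free} yields nothing. The family $v$ is unbalanced, with a small row norm and a large column norm, and the two-sided inequality sees only the large one.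

\subsection*{Balancing the family}
Take matrix units $(e_{jk})_{j,k\le n}$ in $M$ by (F3), and suppose that $P(e_{jk}x)=e_{jk}P(x)$ and $P(xe_{jk})=P(x)e_{jk}$ for all $x$; Lemma~\ref{lem:key} shows that an average of $P$ over a finite group has this property. Replace $v$ by the family $\tilde v=(e_{1j}v_i)_{i,j\le n}$ of length $n^2$. If $v_i$ is viewed as an $n\times n$ matrix by means of the $e_{jk}$, then $e_{1j}v_i$ is the matrix whose first row is the $j$-th row of $v_i$ and whose other rows vanish. The row sum of $\tilde v$ is $\sum_je_{1j}(\sum_ip_i^+)e_{j1}\le ne_{11}$, and its column sum is $\sum_iv_i^*(\sum_je_{jj})v_i=\sum_iv_i^*v_i\le n$. Both norms of $\tilde v$ are now at most $\sqrt n$, so $\|P\tilde v\|_R^2\le2\kappa^2n$. On the other side, the row sum $a$ of $P\tilde v=(e_{1j}Pv_i)$ has trace $\|Pv\|_2^2$ and is concentrated under the projection $e_{11}$, of trace $1/n$. This forces $\|a\|\ge n\|Pv\|_2^2$. The factors $n$ cancel and $\|Pv\|_2\le\sqrt2\,\kappa$. The family $(w_ie_{j1})$ gives $\|Pw\|_2\le\sqrt2\,\kappa$ in the same way, with rows and columns interchanged.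 By \eqref{eq:free}, $n\le8\kappa^2$ for every $n$, which is absurd.

For a general algebra of type $\mathrm{II}_1$ we need the one-sided estimates (Section~\ref{sec:onesided}) and a substitute for the explicit splitting (Section~\ref{sec:split}).

\section{One-sided estimates for projections}\label{sec:onesided}

\subsection*{The two-sided inequality}
A bounded map $T$ acts on single elements, while the row and column norms concern families. A family $(x_i)$ is encoded in the single random element $X=\sum s_ix_i$ with independent unimodular coefficients $s_i$. The norm of $X$ is not controlled by $\|x\|_R$ and $\|x\|_C$, but its fourth moments are. So we cut $X$ into a bounded part, to which $T$ applies, and a remainder whose coefficients form a family of half the size. The following lemma is of Haagerup--Pisier type.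

\begin{lemma}\label{lem:HP}
Let $T:A\to B$ be a bounded linear map between C*-algebras. For every finite family $x$ in $A$,
\[
\max(\|Tx\|_R,\|Tx\|_C)\le\sqrt2\,\|T\|\max(\|x\|_R,\|x\|_C).
\]
\end{lemma}

\begin{proof}
Fix a length $L$, and let $k_L$ be the best constant in place of $\sqrt2\,\|T\|$ for families of length $L$. Then $k_L\le\sqrt L\,\|T\|<\infty$ by the comparison of both norms with $\max_i\|x_i\|$. Let $x=(x_i)_{i\le L}$ satisfy $\|x\|_R\le 1$ and $\|x\|_C\le1$. Inequalities with scalars and the functional calculus are understood in the unitizations.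

Let $s_1,\dots,s_L$ be independent and uniformly distributed on the cube roots of unity, and let $\mathbb E$ be the expectation, a finite average. Then $\mathbb E[s_i\bar s_j]=\delta_{ij}$.

\emph{Bessel's inequality.} Let $W$ be a random element of a C*-algebra and $a_i=\mathbb E[\bar s_iW]$. Expanding,
\[
0\le\mathbb E\Big[\Big(W-\sum_i s_ia_i\Big)\Big(W-\sum_i s_ia_i\Big)^*\Big]=\mathbb E[WW^*]-\sum_i a_ia_i^*-\sum_i a_ia_i^*+\sum_i a_ia_i^*,
\]
so $\sum a_ia_i^*\le\mathbb E[WW^*]$. With the two factors in the other order, $\sum a_i^*a_i\le\mathbb E[W^*W]$.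

\emph{Fourth moments.} Put $X=\sum s_ix_i$, so that $(XX^*)^2=\sum s_i\bar s_js_k\bar s_l\,x_ix_j^*x_kx_l^*$. In $s_i\bar s_js_k\bar s_l$ each variable occurs with a total exponent in $[-2,2]$, and the expectation is nonzero only if all exponents are divisible by $3$, hence zero. So the expectation is $1$ if ($i=j$, $k=l$) or ($i=l$, $j=k$), and $0$ otherwise. (With random signs the terms with $i=k$, $j=l$ would survive as well; this is the reason for cube roots.) The two cases overlap when all four indices agree, so
\[
\mathbb E[(XX^*)^2]=\Big(\sum_ix_ix_i^*\Big)^2+\sum_ix_i\Big(\sum_jx_j^*x_j\Big)x_i^*-\sum_i(x_ix_i^*)^2\le1+\sum_ix_ix_i^*\le2 .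
\]
Applying this to $X^*=\sum\bar s_ix_i^*$, whose coefficients satisfy the same two bounds, gives $\mathbb E[(X^*X)^2]\le2$.

\emph{Truncation.} Let $c=1/\sqrt2$, and let $F(t)=\min(1,ct^{-1/2})$ for $t>0$ and $F(0)=1$, a continuous function on $[0,\infty)$. Put $Y=F(XX^*)X\in A$ and $Z=X-Y=(1-F)(XX^*)X$. Then $YY^*=G(XX^*)$ with $G(t)=tF(t)^2=\min(t,c^2)$, so $\|Y\|\le c$. Let $G_1(t)=t(1-F(t))^2=(\sqrt t-c)_+^2$. Then $ZZ^*=G_1(XX^*)$. Also $Z^*Z=G_1(X^*X)$, because $X^*g(XX^*)X=g(X^*X)X^*X$ for polynomials $g$ and hence for continuous $g$. From $(\sqrt t-2c)^2\ge0$ we get $\sqrt t-c\le t/(4c)$, so $G_1(t)\le t^2/(16c^2)=t^2/8$. Therefore $\mathbb E[ZZ^*]\le1/4$ and $\mathbb E[Z^*Z]\le1/4$.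

\emph{Conclusion.} Put $y_i=\mathbb E[\bar s_iY]$ and $z_i=\mathbb E[\bar s_iZ]$, so that $x_i=\mathbb E[\bar s_iX]=y_i+z_i$. Bessel's inequality for $Z$ gives $\|z\|_R,\|z\|_C\le1/2$, so both norms of $Tz$ are at most $k_L/2$. Since $Ty_i=\mathbb E[\bar s_iT(Y)]$ and $\|T(Y)\|\le c\|T\|$, Bessel's inequality for $T(Y)$ gives $\|Ty\|_R,\|Ty\|_C\le c\|T\|$. Hence both norms of $Tx$ are at most $c\|T\|+k_L/2$. Thus $k_L\le c\|T\|+k_L/2$, and since $k_L$ is finite, $k_L\le2c\|T\|=\sqrt2\,\|T\|$.
\end{proof}

The maximum on the right cannot be replaced by $\|x\|_R$, even if the left side is weakened to the $2$-norm of a trace.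

\begin{example}\label{ex:clifford}
Let $\sigma=\begin{pmatrix}0&1\\1&0\end{pmatrix}$ and $\sigma'=\begin{pmatrix}1&0\\0&-1\end{pmatrix}$, so $\sigma\sigma'=-\sigma'\sigma$. In $M_2(\mathbb C)^{\otimes n}$ let $\gamma_i$ have $\sigma'$ in the first $i-1$ places, $\sigma$ in place $i$ and $1$ in the others. The $\gamma_i$ are self-adjoint unitaries with $\gamma_i\gamma_j=-\gamma_j\gamma_i$ for $i\ne j$, so $(\sum t_i\gamma_i)^2=\sum t_i^2$ for real $t_i$, and $\|\sum t_i\gamma_i\|\le\sqrt2\,(\sum|t_i|^2)^{1/2}$ for complex $t_i$. The map $T$ on $M_n(\mathbb C)$ that sends a matrix with first column $(t_1,\dots,t_n)$ to $\sum t_i\gamma_i$ has norm at most $\sqrt2$. The family $x_i=e_{i1}$ of standard matrix units has $\|x\|_R=1$, while $\|Tx\|_2=\sqrt n$ for the normalized trace.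
\end{example}

\subsection*{The key lemma}
One-sided estimates therefore need more than boundedness. They hold, up to an error $1/m$, for maps that commute with multiplication by $m\times m$ matrix units, and a projection onto $M$ can be given this property at no cost.

\begin{lemma}\label{lem:key}
Let $M$ be a von Neumann algebra of type $\mathrm{II}_1$ with a tracial state $\tau$, contained as a unital $*$-subalgebra in a unital C*-algebra $N$, and let $P$ be a projection of $N$ onto $M$ of norm $\kappa<\infty$. For each $m\ge2$ there is a projection $P_m$ of $N$ onto $M$ with $\|P_m\|\le\kappa$ such that for all finite families $x$ in $N$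
\[
\|P_mx\|_2^2\le2\kappa^2\max\Big(\|x\|_R^2,\frac1m\|x\|_C^2\Big),\qquad
\|P_mx\|_2^2\le2\kappa^2\max\Big(\|x\|_C^2,\frac1m\|x\|_R^2\Big).
\]
\end{lemma}

\begin{proof}
Let $(e_{jk})_{j,k\le m}$ be matrix units in $M$ as in (F3). Since $\tau(e_{jj})=\tau(e_{j1}e_{1j})=\tau(e_{1j}e_{j1})=\tau(e_{11})$, we have $\tau(e_{11})=1/m$, and so
\begin{equation}\label{eq:corner}
m\,\tau(a)\le\|a\|\qquad\text{for every positive }a\in e_{11}Me_{11},
\end{equation}
because $a\le\|a\|e_{11}$.

\emph{Averaging.} Let $G\subset U(M)$ be the finite group of signed permutation matrices $\sum_j\varepsilon_je_{\pi(j)j}$, with $\varepsilon_j=\pm1$ and $\pi$ a permutation of $\{1,\dots,m\}$. The linear span of $G$ is closed under products. It contains $e_{jj}=\frac12\big(1-(1-2e_{jj})\big)$, hence also $e_{kj}=ge_{jj}$, where $g$ is a permutation matrix with $\pi(j)=k$. Put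
\[
P_m(x)=|G|^{-2}\sum_{g,h\in G}g^{-1}P(gxh)h^{-1},\qquad x\in N .
\]
Then $P_m$ maps into $M$ and has norm at most $\kappa$. For $x\in M$ we have $gxh\in M$, so every term equals $x$, and $P_m$ is a projection onto $M$. For $g_0,h_0\in G$ the substitution $g'=gg_0$, $h'=h_0h$ gives $P_m(g_0xh_0)=g_0P_m(x)h_0$. By linearity $P_m(axb)=aP_m(x)b$ for $a,b$ in the span of the $e_{jk}$.

\emph{First inequality.} Consider the family $(e_{1j}x_i)_{i,j}$. Its row and column sums satisfy
\[
\sum_je_{1j}\Big(\sum_ix_ix_i^*\Big)e_{j1}\le m\|x\|_R^2\,e_{11},\qquad\sum_{i,j}x_i^*e_{j1}e_{1j}x_i=\sum_ix_i^*x_i .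
\]
Its image under $P_m$ is $(e_{1j}P_mx_i)_{i,j}$, with row sum $a=\sum_je_{1j}Se_{j1}$, where $S=\sum_i(P_mx_i)(P_mx_i)^*$. The element $a$ is positive, lies in $e_{11}Me_{11}$, and $\tau(a)=\tau(S\sum_je_{j1}e_{1j})=\tau(S)=\|P_mx\|_2^2$. By \eqref{eq:corner} and Lemma~\ref{lem:HP},
\[
m\|P_mx\|_2^2\le\|a\|\le2\kappa^2\max(m\|x\|_R^2,\|x\|_C^2).
\]

\emph{Second inequality.} Consider the family $(x_ie_{j1})_{i,j}$. Its column sum is $\sum_je_{1j}(\sum_ix_i^*x_i)e_{j1}\le m\|x\|_C^2e_{11}$ and its row sum is $\sum_{i,j}x_ie_{jj}x_i^*=\sum_ix_ix_i^*$. The image is $((P_mx_i)e_{j1})_{i,j}$, with column sum $a'=\sum_je_{1j}S'e_{j1}$, where $S'=\sum_i(P_mx_i)^*(P_mx_i)$. Again $a'$ is a positive element of $e_{11}Me_{11}$ and $\tau(a')=\tau(S')=\|P_mx\|_2^2$, so $m\|P_mx\|_2^2\le\|a'\|\le2\kappa^2\max(m\|x\|_C^2,\|x\|_R^2)$.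
\end{proof}

\begin{remark}\label{rem:key}
Each hypothesis is used once. Type $\mathrm{II}_1$ supplies matrix units of every size, so that the error term can be sent to zero; in $M_d(\mathbb C)$ one has $m\le d$. The trace property gives \eqref{eq:corner} and $\tau(a)=\tau(S)$; neither faithfulness nor normality is needed. Finally, any bounded map $N\to M$ can be averaged over $G\times G$, and the average satisfies the two estimates. That $P$ is a projection onto $M$ is what guarantees that the average still fixes $M$.
\end{remark}

\section{Splitting a family into a row and a column}\label{sec:split}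

Let $S_2(H)$ be the Hilbert space of Hilbert--Schmidt operators on $H$, with $\langle\eta,\zeta\rangle=\operatorname{Tr}(\eta\zeta^*)$ and norm $\|\cdot\|_2$. For a family $u=(u_1,\dots,u_n)$ in $B(H)$ define a bounded operator on $S_2(H)$ by
\[
\Phi_u(\eta)=\sum_iu_i\eta u_i^* .
\]
If the $u_i$ are unitaries, $\Phi_u$ is a sum of $n$ unitary operators on $S_2(H)$, so $\|\Phi_u\|\le n$, and equality means that some unit vectors are moved in almost the same way by all the maps $\eta\mapsto u_i\eta u_i^*$. The next lemma covers the opposite case: if $\|\Phi_u\|$ is small compared with $n$, the family has a cheap splitting, as in Section~\ref{sec:free}.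

\begin{lemma}\label{lem:split}
Let $u=(u_1,\dots,u_n)$ be a family in $B(H)$. There are families $v,w$ in $B(H)$ with $u_i=v_i+w_i$ for all $i$ and $\|v\|_R+\|w\|_C\le\|\Phi_u\|^{1/2}$.
\end{lemma}

\begin{proof}
\emph{Finite dimension.} Let $H=\mathbb C^d$. The cost of the best splitting is a norm, and we bound it by duality. For $x\in M_d(\mathbb C)^n$ let
\[
\|x\|_{R+C}=\inf\{\|v\|_R+\|w\|_C:\ x=v+w\}.
\]
This is a seminorm, it is a norm because $\|x_i\|\le\|v_i\|+\|w_i\|\le\|v\|_R+\|w\|_C$, and the infimum is attained by compactness. Also $\|f\|_{R+C}\le\min(\|f\|_R,\|f\|_C)$. Fix $x$. By the Hahn--Banach theorem there is $y\in M_d(\mathbb C)^n$ with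
\begin{equation}\label{eq:HB}
\sum_i\operatorname{Tr}(x_iy_i^*)=\|x\|_{R+C},\qquad\Big|\sum_i\operatorname{Tr}(f_iy_i^*)\Big|\le\min(\|f\|_R,\|f\|_C)\quad\text{for all }f .
\end{equation}

Let $\alpha=(\sum y_iy_i^*)^{1/2}$ and $\beta=(\sum y_i^*y_i)^{1/2}$, with support projections $s(\alpha)$ and $s(\beta)$. Negative powers are taken on the supports, so $\alpha^{-t}\alpha^t=s(\alpha)$. From $y_iy_i^*\le\alpha^2$ and $y_i^*y_i\le\beta^2$ we get $y_i=s(\alpha)y_is(\beta)$. The family $f_i=\alpha^{-1}y_i$ has row sum $\alpha^{-1}\alpha^2\alpha^{-1}=s(\alpha)\le 1$, and $\sum\operatorname{Tr}(f_iy_i^*)=\operatorname{Tr}(\alpha^{-1}\alpha^2)=\operatorname{Tr}\alpha$. The family $f_i=y_i\beta^{-1}$ has column sum $s(\beta)\le1$, and $\sum\operatorname{Tr}(f_iy_i^*)=\operatorname{Tr}(\beta^{-1}\beta^2)=\operatorname{Tr}\beta$. So \eqref{eq:HB} gives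
\[
\operatorname{Tr}\alpha\le1,\qquad\operatorname{Tr}\beta\le1 .
\]

These bounds say that the families $(\alpha^{-1/2}y_i)$ and $(y_i\beta^{-1/2})$ have Hilbert--Schmidt norm at most $1$:
$\sum\|\alpha^{-1/2}y_i\|_2^2=\operatorname{Tr}(\alpha^{-1/2}\alpha^2\alpha^{-1/2})=\operatorname{Tr}\alpha$ and $\sum\|y_i\beta^{-1/2}\|_2^2=\operatorname{Tr}\beta$. The operator $\Phi_x$ has $x_i$ between two weights, so we take the midpoint $k_i=\alpha^{-1/4}y_i\beta^{-1/4}$, for which $y_i=\alpha^{1/4}k_i\beta^{1/4}$. By the Cauchy--Schwarz inequality,
\[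
\sum_i\|k_i\|_2^2=\sum_i\operatorname{Tr}(y_i\beta^{-1/2}y_i^*\alpha^{-1/2})=\sum_i\langle y_i\beta^{-1/2},\alpha^{-1/2}y_i\rangle\le(\operatorname{Tr}\beta)^{1/2}(\operatorname{Tr}\alpha)^{1/2}\le1 .
\]
Since $y_i^*=\beta^{1/4}k_i^*\alpha^{1/4}$, a second application gives
\[
\|x\|_{R+C}=\sum_i\operatorname{Tr}(\alpha^{1/4}x_i\beta^{1/4}k_i^*)\le\Big(\sum_i\|\alpha^{1/4}x_i\beta^{1/4}\|_2^2\Big)^{1/2}=\Big(\sum_i\operatorname{Tr}(x_i\beta^{1/2}x_i^*\alpha^{1/2})\Big)^{1/2}.
\]
The last sum is $\langle\Phi_x(\beta^{1/2}),\alpha^{1/2}\rangle\le\|\Phi_x\|$, because $\|\alpha^{1/2}\|_2^2=\operatorname{Tr}\alpha\le1$ and $\|\beta^{1/2}\|_2^2=\operatorname{Tr}\beta\le1$.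

\emph{General case.} Let $p$ be a finite rank projection, and apply the first part to $x_i=pu_ip$ on $pH$. For $\eta\in S_2(pH)=pS_2(H)p$ we have $\Phi_x(\eta)=p\Phi_u(\eta)p$, so $\|\Phi_x\|\le\|\Phi_u\|$. Extending by $0$ on $(1-p)H$, we obtain $pu_ip=v_i^p+w_i^p$ in $B(H)$ with $\|v^p\|_R+\|w^p\|_C\le\|\Phi_u\|^{1/2}$; in particular all $v_i^p,w_i^p$ are bounded by $\|\Phi_u\|^{1/2}$. Let $v_i,w_i$ be their $\sigma$-weak limits along an ultrafilter refining the directed set of finite rank projections. Since $pu_ip\to u_i$ strongly and boundedly, $u_i=v_i+w_i$. The row operators $H^n\to H$ defined by $v^p$ converge weakly to the one defined by $v$, so $\|v\|_R\le\lim\|v^p\|_R$, the limit being along the ultrafilter. The column operators $H\to H^n$ give $\|w\|_C\le\lim\|w^p\|_C$. Adding the two inequalities finishes the proof.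
\end{proof}

\section{Invariant states and the proof of Theorem~\ref{thm:A}}\label{sec:A}

\subsection*{An invariant state}
Lemmas~\ref{lem:key} and~\ref{lem:split} together show that no family of $n$ unitaries of $M$ has $\|\Phi_u\|$ much smaller than $n$. Passing to words removes the constant, and the equality $\|\Phi_u\|=n$ then produces almost invariant Hilbert--Schmidt operators.

\begin{proposition}\label{prop:state}
Let $M\subset B(H)$ be a nonzero von Neumann algebra of type $\mathrm{II}_1$ with $1_M=1_H$, and suppose that there is a bounded projection $P$ of $B(H)$ onto $M$. Then $B(H)$ has a $U(M)$-invariant state.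
\end{proposition}

\begin{proof}
Let $\kappa=\|P\|$ and fix a tracial state $\tau$ on $M$ by (F4).

\emph{Step 1: $n\le2\kappa^2\|\Phi_u\|$ for every family $u$ of $n$ unitaries in $M$.} Let $v,w$ be as in Lemma~\ref{lem:split} and $P_m$ as in Lemma~\ref{lem:key} for $N=B(H)$. Then $u_i=P_mu_i=P_mv_i+P_mw_i$, so
\[
\sqrt n=\|u\|_2\le\|P_mv\|_2+\|P_mw\|_2\le\sqrt2\,\kappa\big[\max(\|v\|_R,m^{-1/2}\|v\|_C)+\max(\|w\|_C,m^{-1/2}\|w\|_R)\big].
\]
The families $v,w$ do not depend on $m$. Letting $m\to\infty$ gives $\sqrt n\le\sqrt2\,\kappa(\|v\|_R+\|w\|_C)\le\sqrt2\,\kappa\|\Phi_u\|^{1/2}$.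

\emph{Step 2: $\|\Phi_u\|=n$.} The $n^k$ products $u_{i_1}\cdots u_{i_k}$, indexed by the words $(i_1,\dots,i_k)$, form a family of unitaries in $M$ whose associated operator is $\Phi_u^k$. Step 1 gives $n^k\le2\kappa^2\|\Phi_u^k\|\le2\kappa^2\|\Phi_u\|^k$ for all $k$. Taking $k$-th roots and letting $k\to\infty$ gives $n\le\|\Phi_u\|$.

\emph{Step 3: almost invariant states.} Let $F=\{u_1=1,u_2,\dots,u_n\}$ be a finite subset of $U(M)$ containing $1$, and let $0<\varepsilon<1$. By Step 2 there is a unit vector $\eta\in S_2(H)$ with $\|\sum_i\eta_i\|_2>n-\varepsilon$, where $\eta_i=u_i\eta u_i^*$ are unit vectors and $\eta_1=\eta$. For $j\ge2$, removing the other $n-2$ vectors gives $\|\eta+\eta_j\|_2>2-\varepsilon$, and the parallelogram law gives $\|\eta-\eta_j\|_2^2<4-(2-\varepsilon)^2<4\varepsilon$. Let $\varphi_{F,\varepsilon}(x)=\langle x\eta,\eta\rangle=\operatorname{Tr}(x\eta\eta^*)$, a state on $B(H)$. Then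
\[
\varphi_{F,\varepsilon}(u_j^*xu_j)=\operatorname{Tr}(x\,u_j\eta\eta^*u_j^*)=\operatorname{Tr}(x\eta_j\eta_j^*)=\langle x\eta_j,\eta_j\rangle,
\]
so $|\varphi_{F,\varepsilon}(u_j^*xu_j)-\varphi_{F,\varepsilon}(x)|\le2\|x\|\,\|\eta-\eta_j\|_2\le4\sqrt\varepsilon\,\|x\|$. Direct the pairs $(F,\varepsilon)$ by increasing $F$ and decreasing $\varepsilon$. A weak* cluster point $\varphi$ of the net $(\varphi_{F,\varepsilon})$ is a state with $\varphi(u^*xu)=\varphi(x)$ for all $u\in U(M)$ and $x\in B(H)$.
\end{proof}

\subsection*{From invariant states to a contractive projection}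
A $U(M)$-invariant state $\varphi$ on $N\supset M$ that restricts to a faithful normal trace $\tau$ on $M$ defines a contractive projection $E$ by the duality formula $\tau(E(x)a)=\varphi(xa)$. If $Z(M)=\mathbb C1$, the restriction is automatically $\tau$, by (F4). In general an invariant state may see only part of the center. For instance, with $M_\Gamma\subset B(\ell^2(\Gamma))$ the algebra of Section~\ref{sec:free}, let $M=\mathbb C\oplus M_\Gamma$ act on $\mathbb C\oplus\ell^2(\Gamma)$. The vector $(1,0)$ is an eigenvector of every unitary of $M$, so its vector state is $U(M)$-invariant, yet $M$ is not complemented, by Lemma~\ref{lem:corner}(a). We therefore require invariant states under every central projection and glue them with the weights prescribed by $\tau$.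

\begin{lemma}\label{lem:glue}
Let $M$ be a finite von Neumann algebra with a faithful normal tracial state $\tau$, contained as a unital $*$-subalgebra in a unital C*-algebra $N$. Suppose that for every nonzero central projection $z$ of $M$ there is a $U(Mz)$-invariant state $\varphi_z$ on $zNz$. Then there is a contractive projection of $N$ onto $M$.
\end{lemma}

\begin{proof}
\emph{An invariant state extending $\tau$.} For a finite partition $\pi=\{z_1,\dots,z_r\}$ of $1$ into nonzero central projections of $M$ let $\varphi_\pi(x)=\sum_k\tau(z_k)\varphi_{z_k}(z_kxz_k)$. This is a state on $N$. It is $U(M)$-invariant, because for $u\in U(M)$ we have $uz_k\in U(Mz_k)$ and $z_kuxu^*z_k=(uz_k)(z_kxz_k)(uz_k)^*$. If $z$ is a sum of some of the $z_k$, then $\varphi_\pi(z)=\sum_{z_k\le z}\tau(z_k)=\tau(z)$. Partitions are directed by refinement, since the nonzero products of the cells of two partitions refine both. Let $\varphi$ be a weak* cluster point of $(\varphi_\pi)$. It is a $U(M)$-invariant state. For a central projection $z$, every sufficiently fine partition has $z$ as a sum of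 cells, so $\varphi(z)=\tau(z)$. Since $Z(M)$ is the norm-closed span of its projections, $\varphi=\tau$ on $Z(M)$. Both $\varphi$ and $\tau$ are norm continuous and constant on $\{uxu^*:u\in U(M)\}$, so (F4) gives $\varphi(x)=\varphi(\mathrm{ctr}(x))=\tau(\mathrm{ctr}(x))=\tau(x)$ for $x\in M$.

\emph{The projection.} For $x\in N$ and $u\in U(M)$, invariance gives $\varphi(xu)=\varphi(u(xu)u^*)=\varphi(ux)$. Since $M$ is spanned by its unitaries, $\varphi(xa)=\varphi(ax)$ for all $x\in N$, $a\in M$. Let $a=r|a|$ be the polar decomposition of $a\in M$, with $r\in M$ and $\|r\|\le1$. Moving $|a|^{1/2}$ to the left and using $|\varphi(b^*yb)|\le\|y\|\varphi(b^*b)$, we get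
\[
|\varphi(xa)|=\big|\varphi(|a|^{1/2}xr|a|^{1/2})\big|\le\|x\|\,\varphi(|a|)=\|x\|\,\tau(|a|).
\]
By (F5) there is a unique $E(x)\in M$ with $\tau(E(x)a)=\varphi(xa)$ for all $a\in M$, and $\|E(x)\|\le\|x\|$. Uniqueness shows that $E$ is linear, and also that $E(x)=x$ for $x\in M$, since then $\varphi(xa)=\tau(xa)$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
By Section~\ref{sec:prelim} we may assume $M\neq 0$ and $1_M=1_H$. By Lemma~\ref{lem:corner}(a), for each nonzero central projection $z$ of $M$ the algebra $Mz$ is complemented in $zB(H)z=B(zH)$. Write $1=z_{\mathrm I}+z_{\mathrm{II}}+z_\infty$ as in (F1), and discard the summands that vanish.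

The algebra $Mz_{\mathrm I}\subset B(z_{\mathrm I}H)$ is injective by (F2). The algebra $Mz_\infty\subset B(z_\infty H)$ is properly infinite and complemented, hence injective by Theorem~\ref{thm:known}. By (F4), $z_{\mathrm{II}}$ is a sum of orthogonal central projections $z_k$ such that each $Mz_k$ has a faithful normal tracial state. Fix $k$. For every nonzero central projection $z\le z_k$ the algebra $Mz$ is of type $\mathrm{II}_1$ and complemented in $B(zH)$, so Proposition~\ref{prop:state} gives a $U(Mz)$-invariant state on $B(zH)=zB(z_kH)z$. Lemma~\ref{lem:glue} with $N=B(z_kH)$ gives a contractive projection of $B(z_kH)$ onto $Mz_k$.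

Lemma~\ref{lem:corner}(b), applied to the central projections $z_{\mathrm I}$, $z_\infty$ and $z_k$, gives a contractive projection of $B(H)$ onto $M$.
\end{proof}

\section{The relative version: proof of Theorem~\ref{thm:B}}\label{sec:B}

Lemmas~\ref{lem:key} and~\ref{lem:glue} hold for any ambient algebra $N$. Only Proposition~\ref{prop:state} is tied to $B(H)$, through the space $S_2(H)$, on which $B(H)$ acts from the left and from the right. For general $N$ the substitute is the standard form of the bidual $N^{**}$.

\subsection*{Further standard facts}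
\begin{itemize}
\item[(F6)] The bidual $\mathcal N=N^{**}$ of a unital C*-algebra $N$ is a von Neumann algebra containing $N$ with the same unit, and every state of $N$ extends uniquely to a normal state of $\mathcal N$. By Kaplansky's theorem every $X\in\mathcal N$ is the $\sigma$-strong* limit of a bounded net $(x_\lambda)$ in $N$; in particular $h((x_\lambda-X)^*(x_\lambda-X))\to0$ and $h((x_\lambda-X)(x_\lambda-X)^*)\to0$ for every normal state $h$. A normal state $h$ has a support $p\in\mathcal N$, a projection such that $h(1-p)=0$, $h(X)=h(pXp)$ for all $X$, and $h$ is faithful on $p\mathcal Np$.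
\item[(F7)] (Haagerup's standard form.) A \emph{standard form} of a von Neumann algebra $\mathcal N$ is a faithful normal unital representation on a Hilbert space $\mathcal H$ with a conjugate linear isometric involution $J$ and a self-dual cone $\mathcal H_+\subset\mathcal H$ such that $J\mathcal NJ=\mathcal N'$, $JcJ=c^*$ for $c\in Z(\mathcal N)$, $J\zeta=\zeta$ for $\zeta\in\mathcal H_+$, and $aJaJ\,\mathcal H_+\subset\mathcal H_+$ for $a\in\mathcal N$. Every $\mathcal N$ has a standard form, and every normal state is $\langle\,\cdot\,\xi,\xi\rangle$ for some $\xi\in\mathcal H_+$. If $p\in\mathcal N$ is a projection and $q=pJpJ$, then $p\mathcal Np$ acts faithfully on $q\mathcal H$, and this action with the restriction of $J$ and the cone $q\mathcal H_+$ is a standard form of $p\mathcal Np$ (Haagerup 1975).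
\item[(F8)] (Modular theory.) If $\xi$ is a cyclic and separating vector for a von Neumann algebra $\mathcal M$, the map $y\xi\mapsto y^*\xi$ is closable and its closure has a polar decomposition $J_\xi\Delta^{1/2}$, with $\Delta$ positive self-adjoint and $J_\xi$ a conjugate linear isometric involution. Thus $\mathcal M\xi$ is a core for $\Delta^{1/2}$ and $\Delta^{1/2}y\xi=J_\xi y^*\xi$. If $\mathcal M$ is in standard form and $\xi$ lies in the cone, then $J_\xi=J$.
\item[(F9)] (Heinz--L\"owner.) If $0\le a\le b$ are bounded operators, then $a^{1/2}\le b^{1/2}$.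
\item[(F10)] (Arveson.) If $A$ is a unital C*-subalgebra of a unital C*-algebra $A_1$, every unital completely positive map $A\to B(K)$ extends to a unital completely positive map $A_1\to B(K)$. Such maps are contractive.
\end{itemize}

The model to keep in mind is $B(H)$ acting on $S_2(H)$ by left multiplication, with $J\eta=\eta^*$ and the cone of positive operators. There $JuJ\eta=(u\eta^*)^*=\eta u^*$, so $uJuJ\eta=u\eta u^*$. The state with density $\rho$ has $\xi=\rho^{1/2}$, and $\langle Jy^*\xi,y\xi\rangle=\operatorname{Tr}(\rho^{1/2}y\rho^{1/2}y^*)$. This is the midpoint between $\operatorname{Tr}(\rho yy^*)$ and $\operatorname{Tr}(\rho y^*y)$ that appeared in the proof of Lemma~\ref{lem:split}. The plan is to bound $\|Qy\|_2^2$, for a suitable projection $Q$, by $h(yy^*)$ and by $h(y^*y)$ for one state $h$, then by the midpoint, and to deduce that the orbit of $\xi$ under the operators $uJuJ$ lies in a half-space away from $0$.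

\subsection*{A dominating state}

\begin{lemma}\label{lem:dom}
Let $M$ be of type $\mathrm{II}_1$ with a faithful normal tracial state $\tau$, contained as a unital $*$-subalgebra in a unital C*-algebra $N$, and let $P$ be a projection of $N$ onto $M$ of norm $\kappa<\infty$. Put $D=4\kappa^2$. There are a bounded projection $Q$ of $N$ onto $M$ and a state $h$ on $N$ such that for all $x\in N$
\begin{equation}\label{eq:dom}
\|Qx\|_2^2\le D\,h(xx^*),\qquad\|Qx\|_2^2\le D\,h(x^*x).
\end{equation}
\end{lemma}

\begin{proof}
We now need one projection that satisfies the one-sided estimates with no error term. Let $Q(x)$ be the $\sigma$-weak limit of the sequence $P_m(x)$ of Lemma~\ref{lem:key} along an ultrafilter refining $\{2,3,\dots\}$. Then $Q$ is a projection of $N$ onto $M$ of norm at most $\kappa$. Since $\tau$ is normal, the functionals $y\mapsto\tau(a^*y)$ are $\sigma$-weakly continuous, so $\|y\|_2=\sup\{|\tau(a^*y)|:a\in M,\ \|a\|_2\le1\}$ is $\sigma$-weakly lower semicontinuous. Hence $\|Qx_i\|_2\le\lim\|P_mx_i\|_2$ along the ultrafilter, and Lemma~\ref{lem:key} gives, for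 all finite families $x$ in $N$,
\begin{equation}\label{eq:exact}
\|Qx\|_2^2\le2\kappa^2\|x\|_R^2,\qquad\|Qx\|_2^2\le2\kappa^2\|x\|_C^2 .
\end{equation}

Let $\mathcal S$ be the state space of $N$ with the weak* topology. For a finite family $x$ let $\theta_x(\omega)=2\kappa^2\omega(\sum x_ix_i^*)-\|Qx\|_2^2$, a continuous real function of $\omega\in\mathcal S$. These functions form a convex cone $\Theta$ containing $0$: concatenating two families adds the functions, and $t\theta_x=\theta_{\sqrt t\,x}$ for $t\ge0$. The norm of a positive element is attained at a state, so $\max\theta_x=2\kappa^2\|x\|_R^2-\|Qx\|_2^2\ge0$ by \eqref{eq:exact}. Thus $\Theta$ is disjoint from the open convex cone of strictly negative functions in $C(\mathcal S,\mathbb R)$. By the Hahn--Banach theorem there are a bounded functional $\mu$ and $t_0\in\mathbb R$ with $\mu(\psi)<t_0\le\mu(\theta)$ for all strictly negative $\psi$ and all $\theta\in\Theta$. Taking $\theta=0$ gives $t_0\le0$, so $\mu$ is positive with $\mu(1)>0$, and we normalize it to a probability measure. Scaling $\theta$ shows $\mu(\theta)\ge0$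 on $\Theta$. The barycenter $h_R(x)=\int\omega(x)\,d\mu(\omega)$ is a state, and $\mu(\theta_x)\ge0$ for one-element families reads $\|Qx\|_2^2\le2\kappa^2h_R(xx^*)$. The same argument with $\sum x_i^*x_i$ and the second inequality in \eqref{eq:exact} gives a state $h_C$ with $\|Qx\|_2^2\le2\kappa^2h_C(x^*x)$. Put $h=(h_R+h_C)/2$, so that $h_R\le2h$ and $h_C\le2h$.
\end{proof}

\subsection*{Square roots of unbounded operators}
In terms of the modular operator $\Delta$ of $h$, the two inequalities \eqref{eq:dom} will read $T\le D\Delta$ and $T\le D$ for one bounded operator $T$, and the midpoint bound is $T\le D\Delta^{1/2}$. As $\Delta$ is unbounded, we need (F9) in the following form.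

\begin{lemma}\label{lem:HL}
Let $T$ be a bounded positive operator and $A$ a positive self-adjoint operator on a Hilbert space, with $\langle T\zeta,\zeta\rangle\le\|A^{1/2}\zeta\|^2$ for all $\zeta\in\operatorname{dom}A^{1/2}$. Then $\langle T^{1/2}\zeta,\zeta\rangle\le\langle A^{1/2}\zeta,\zeta\rangle$ for all $\zeta\in\operatorname{dom}A^{1/2}$.
\end{lemma}

\begin{proof}
For bounded positive operators $b,r$ with $b$ invertible,
\begin{equation}\label{eq:equiv}
\|br\|\le1\iff\|rb\|\le1\iff br^2b\le1\iff r^2\le b^{-2}.
\end{equation}
Let $\varepsilon>0$, $T_\varepsilon=T+\varepsilon$, $A_\varepsilon=A+\varepsilon$. Negative powers of $A_\varepsilon$ are bounded, $\operatorname{dom}A_\varepsilon^{1/2}=\operatorname{dom}A^{1/2}$, and on this domain $\|T_\varepsilon^{1/2}\zeta\|^2\le\|A^{1/2}\zeta\|^2+\varepsilon\|\zeta\|^2=\|A_\varepsilon^{1/2}\zeta\|^2$. So $\|T_\varepsilon^{1/2}A_\varepsilon^{-1/2}\|\le1$, and \eqref{eq:equiv} gives $A_\varepsilon^{-1}\le T_\varepsilon^{-1}$. By (F9), $A_\varepsilon^{-1/2}\le T_\varepsilon^{-1/2}$, and \eqref{eq:equiv} read backwards gives $\|T_\varepsilon^{1/4}A_\varepsilon^{-1/4}\|\le1$.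 For $\zeta\in\operatorname{dom}A^{1/2}\subset\operatorname{dom}A_\varepsilon^{1/4}$ this yields
\[
\langle T^{1/2}\zeta,\zeta\rangle\le\|T_\varepsilon^{1/4}\zeta\|^2\le\|A_\varepsilon^{1/4}\zeta\|^2=\langle A_\varepsilon^{1/2}\zeta,\zeta\rangle\le\langle A^{1/2}\zeta,\zeta\rangle+\sqrt\varepsilon\,\|\zeta\|^2,
\]
where the last step uses $\sqrt{t+\varepsilon}\le\sqrt t+\sqrt\varepsilon$. Let $\varepsilon\to0$.
\end{proof}

\subsection*{An invariant state on $N$}

\begin{proposition}\label{prop:stateN}
Under the hypotheses of Lemma~\ref{lem:dom}, $N$ has a $U(M)$-invariant state.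
\end{proposition}

\begin{proof}
Let $Q,h,D$ be as in Lemma~\ref{lem:dom}. Modular theory requires a faithful normal state, so we pass to $\mathcal N=N^{**}$ and to the support $p$ of the normal extension of $h$. Since $p$ need not lie in $N$, we first extend $Q$.

\emph{Step 1: extension of $Q$.} On $\mathcal N$ consider the seminorms $|X|_R=h(XX^*)^{1/2}$ and $|X|_C=h(X^*X)^{1/2}$. By (F6), $N$ is dense in $\mathcal N$ for $|\cdot|_R+|\cdot|_C$. By \eqref{eq:dom}, $Q:N\to L^2(M,\tau)$ is bounded for this seminorm, so it has a unique linear extension $Q:\mathcal N\to L^2(M,\tau)$ that is bounded for it. Both sides of each inequality in \eqref{eq:dom} are continuous for this seminorm, so \eqref{eq:dom} holds for all $X\in\mathcal N$. Since $h(Y)=h(pYp)$, we have $|(1-p)X|_R=0$ and $|X(1-p)|_C=0$. Hence $Q((1-p)X)=0=Q(X(1-p))$ for all $X$, and $Q(X)=Q(pX)=Q(pXp)$.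

\emph{Step 2: the modular operator.} Let $\mathcal N$ act in standard form on $\mathcal H$, with $J$ and $\mathcal H_+$, and let $\xi\in\mathcal H_+$ satisfy $h=\langle\,\cdot\,\xi,\xi\rangle$. Then $J\xi=\xi$, and $p\xi=\xi$ because $\|(1-p)\xi\|^2=h(1-p)=0$. So $JpJ\xi=\xi$, and with $q=pJpJ$ we have $\xi=q\xi\in q\mathcal H_+$. Let $\mathcal M=p\mathcal Np$, in standard form on $q\mathcal H$ by (F7). The vector $\xi$ is separating for $\mathcal M$, since $y\xi=0$ implies $h(y^*y)=0$ and $h$ is faithful on $\mathcal M$. A separating vector is cyclic for the commutant $J\mathcal MJ$, so $J\mathcal MJ\xi=J\mathcal M\xi$ is dense in $q\mathcal H$, and so is $\mathcal M\xi$. By (F8), with $\Delta$ the modular operator of $(\mathcal M,\xi)$, the space $\mathcal M\xi$ is a core for $\Delta^{1/2}$ and $\Delta^{1/2}y\xi=Jy^*\xi$ for $y\in\mathcal M$.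

\emph{Step 3: the midpoint bound.} The second half of \eqref{eq:dom} says $\|Qy\|_2^2\le D\|y\xi\|^2$ for $y\in\mathcal M$. So $y\xi\mapsto Qy$ extends to a bounded operator $V:q\mathcal H\to L^2(M,\tau)$, and $T=V^*V$ satisfies $0\le T\le D$ and $\langle Ty\xi,y\xi\rangle=\|Qy\|_2^2$. The first half says $\langle Ty\xi,y\xi\rangle\le D\|y^*\xi\|^2=D\|\Delta^{1/2}y\xi\|^2$. Since $\mathcal M\xi$ is a core and $T$ is bounded, $\langle T\zeta,\zeta\rangle\le D\|\Delta^{1/2}\zeta\|^2$ for all $\zeta\in\operatorname{dom}\Delta^{1/2}$. Lemma~\ref{lem:HL} with $A=D\Delta$, together with $T\le D^{1/2}T^{1/2}$, gives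
\begin{equation}\label{eq:mid}
\|Qy\|_2^2\le D^{1/2}\langle T^{1/2}y\xi,y\xi\rangle\le D\langle\Delta^{1/2}y\xi,y\xi\rangle=D\langle Jy^*\xi,y\xi\rangle,\qquad y\in\mathcal M .
\end{equation}

\emph{Step 4: unitaries of $M$.} Let $u\in U(M)$; it is a unitary of $\mathcal N$ because all units agree. Take $y=pup$, so $y\xi=pu\xi$ and $y^*\xi=pu^*\xi$. The element $pup$ need not be unitary, but $p$ drops out of the right side of \eqref{eq:mid}. The projection $JpJ\in\mathcal N'$ commutes with $pu$ and fixes $\xi$, so it fixes $pu\xi$; and $p$ commutes with $Ju^*J\in\mathcal N'$ and fixes $\xi$, so it fixes $Ju^*J\xi=Ju^*\xi$. Therefore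
\[
\langle Jpu^*\xi,pu\xi\rangle=\langle JpJ\,Ju^*\xi,pu\xi\rangle=\langle Ju^*\xi,pu\xi\rangle=\langle pJu^*J\xi,u\xi\rangle=\langle Ju^*J\xi,u\xi\rangle=\langle\xi,uJuJ\xi\rangle,
\]
where the last step uses $(Ju^*J)^*=JuJ\in\mathcal N'$. By Step 1, $\|Q(pup)\|_2=\|Q(u)\|_2=\|u\|_2=1$. So \eqref{eq:mid} shows that $\langle\xi,uJuJ\xi\rangle$ is real and
\begin{equation}\label{eq:half}
\langle uJuJ\xi,\xi\rangle\ge1/D\qquad\text{for all }u\in U(M).
\end{equation}

\emph{Step 5: a fixed vector.} Since $v$ commutes with $JuJ$ for $u,v\in U(M)$, we have $(uJuJ)(vJvJ)=uvJuvJ$, so $u\mapsto uJuJ$ is a unitary representation of the group $U(M)$ on $\mathcal H$. The closed convex hull of $\{uJuJ\xi:u\in U(M)\}$ is invariant under it and has a unique element $\eta$ of minimal norm, which is therefore fixed by all $uJuJ$. By \eqref{eq:half}, $\operatorname{Re}\langle\eta,\xi\rangle\ge1/D$, so $\eta\ne0$. This is where the constant $D$ disappears: only its finiteness matters. From $uJuJ\eta=\eta$ we get $u^*\eta=JuJ\eta$, and since $JuJ$ is a unitary in $\mathcal N'$,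
\[
\langle uxu^*\eta,\eta\rangle=\langle xu^*\eta,u^*\eta\rangle=\langle xJuJ\eta,JuJ\eta\rangle=\langle x\eta,\eta\rangle,\qquad x\in N .
\]
Thus $\langle\,\cdot\,\eta,\eta\rangle/\|\eta\|^2$ is a $U(M)$-invariant state on $N$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
Let $P$ be a bounded projection of $N$ onto $M$; we may assume $M\neq0$.

\emph{Case 1: $M$ of type $\mathrm{II}_1$ with a faithful normal tracial state $\tau$.} Let $z$ be a nonzero central projection of $M$. Then $Mz\subset zNz$ is a unital inclusion, $Mz$ is of type $\mathrm{II}_1$ with the faithful normal tracial state $\tau/\tau(z)$, and Lemma~\ref{lem:corner}(a) gives a bounded projection of $zNz$ onto $Mz$. By Proposition~\ref{prop:stateN}, $zNz$ has a $U(Mz)$-invariant state. Lemma~\ref{lem:glue} gives a contractive projection of $N$ onto $M$.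

\emph{Case 2: $M$ finite.} By (F1) and (F4), $1=z_0+\sum_kz_k$ with orthogonal central projections such that $Mz_0$ is of type I and each $Mz_k$ is of type $\mathrm{II}_1$ with a faithful normal tracial state. Case 1 and Lemma~\ref{lem:corner}(a) give contractive projections of $z_kNz_k$ onto $Mz_k$. If $z_0\neq0$, represent $Mz_0$ faithfully, normally and unitally on a Hilbert space $K$, and let $E'$ be a contractive projection of $B(K)$ onto $Mz_0$, by (F2). By (F10) the inclusion $Mz_0\to B(K)$ extends to a contractive map $z_0Nz_0\to B(K)$, and its composition with $E'$ is a contractive projection of $z_0Nz_0$ onto $Mz_0$. Lemma~\ref{lem:corner}(b) concludes this case.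

\emph{Case 3: $M$ semifinite.} By (F1) the nonzero finite projections $e\in M$ form an upward directed set with supremum $1$, and each $eMe$ is finite. Lemma~\ref{lem:corner}(a) and Case 2 give a contractive projection $E_e$ of $eNe$ onto $eMe$. For $x\in N$ let $E(x)\in M$ be the $\sigma$-weak limit of $E_e(exe)$ along an ultrafilter refining this directed set. Then $E$ is linear and contractive. For $x\in M$ we have $E_e(exe)=exe\to x$ $\sigma$-weakly, because $e\to1$ strongly, so $E(x)=x$.
\end{proof}

\begin{remark}\label{rem:typeIII}
With $N=B(H)$, Theorem~\ref{thm:B} gives Theorem~\ref{thm:A} for semifinite $M$ without Theorem~\ref{thm:known}. Let $z$ be the supremum of the finite projections of an arbitrary $M$. It is central, being invariant under conjugation by unitaries; $Mz$ is semifinite, and $M(1-z)$ has no nonzero finite projection. By Lemma~\ref{lem:corner}, Theorem~\ref{thm:known} is then needed only for the summand $M(1-z)$.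
\end{remark}

\begin{thebibliography}{9}

\bibitem{MO}
``Recall That We Say That A Closed Space $F$ Of A Banach Space $E$ Is Complemented If There Exists A Contractive Projection $P$ From $E$ Onto $F$.'',
\texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak 40795/\allowbreak existence-\allowbreak of-\allowbreak charaterization-\allowbreak of-\allowbreak amenable-\allowbreak groups-\allowbreak by-\allowbreak complementation}

\end{thebibliography}
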